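\title{Convergence of the Euler--Zeitlin flow on the sphere at the rate $N^{-2}$}

\begin{abstract}
The Euler--Zeitlin flow replaces the vorticity of an ideal fluid on the sphere by a traceless skew-Hermitian $N\times N$ matrix, and the Poisson bracket by a scaled commutator. We prove the conjecture of Modin and Viviani that for smooth initial data the matrix solution approximates the solution of the Euler equation with error $O(N^{-2})$ in the supremum norm, uniformly on bounded time intervals. The same rate holds in $H^k$ for solutions in $H^{k+4}$. We identify the limit of $N^2$ times the error as the solution of a forced linearized Euler equation, and we show that the rate is optimal for an open dense set of initial data. The proof rests on an exact formula for the matrix analog of multiplication by a coordinate function, from which bilinear estimates uniform in $N$ follow.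
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection{The Euler equation on the sphere}

Let $S^2\subset\mathbb{R}^3$ be the unit sphere with coordinates $x=(x_1,x_2,x_3)$, area form $dA$, gradient $\nabla$ and Laplace--Beltrami operator $\Delta$. The Poisson bracket is
\[
\{f,g\}=x\cdot(\nabla f\times\nabla g)=(x\times\nabla f)\cdot\nabla g ,
\]
so that $\{x_1,x_2\}=x_3$ cyclically. The incompressible Euler equations in vorticity form read
\begin{equation}\label{eq:euler}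
\dot\omega=\{\psi,\omega\},\qquad \psi=\Delta^{-1}\omega,\qquad \omega(0)=\omega_0 ,
\end{equation}
where $\omega_0$ is smooth, real and of mean zero, and $\Delta^{-1}$ is the inverse of $\Delta$ on functions of mean zero. The field $x\times\nabla\psi$ is divergence free, so $\omega$ is transported by an area-preserving flow. It is known that \eqref{eq:euler} has a unique global solution, that $\|\omega(t)\|_\infty$ is conserved, and that the solution is smooth, so that $\omega\in C([0,T];H^m)$ for all $m$ and $T$; see for example \cite[Ch.~17]{Taylor}.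

\subsection{The matrix model}

Fix $N\ge2$, put $s=(N-1)/2$, and let $S_1,S_2,S_3$ be the Hermitian $N\times N$ spin-$s$ matrices: $[S_1,S_2]=iS_3$ cyclically and $S_3=\operatorname{diag}(s,s-1,\dots,-s)$. Let $H_N$ be the space of real functions spanned by the spherical harmonics of degrees $1\le l\le N-1$. Its dimension $\sum_{l=1}^{N-1}(2l+1)=N^2-1$ is that of the Lie algebra $\mathfrak{su}(N)$ of traceless skew-Hermitian matrices. Let $T_N\colon H_N\to\mathfrak{su}(N)$ be the real-linear bijection with the following three properties.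
\begin{enumerate}
\item[(a)] Rotation equivariance: $T_N\{x_a,f\}=-i[S_a,T_Nf]$ for $a=1,2,3$.
\item[(b)] Isometry: $\int_{S^2}fg\,dA=-\operatorname{tr}(T_Nf\,T_Ng)$.
\item[(c)] Sign normalization: $\operatorname{tr}\big(i\,T_N(Y_{l0})\,S_3^{\,l}\big)>0$ for $1\le l\le N-1$, where $Y_{l0}$ is the $L^2$-normalized zonal harmonic of degree $l$ with $Y_{l0}(0,0,1)>0$.
\end{enumerate}
The operators $f\mapsto\{x_a,f\}$ generate the rotations about the coordinate axes, so (a) says that rotating a function corresponds to conjugating its matrix, and (b) says that the $L^2$ norm becomes the Frobenius norm. Under rotations both $H_N$ and $\mathfrak{su}(N)$ split into one irreducible piece of dimension $2l+1$ for each $1\le l\le N-1$. Hence (a) and (b) determine $T_N$ up to one sign per degree, and (c) fixes the signs. Equivalently, $T_N$ maps the $L^2$-orthonormal spherical harmonics to the matrix spherical harmonics of unit Frobenius norm (Hoppe, 1989). Let $\Pi_N$ be the orthogonal projection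 of $L^2(S^2)$ onto the harmonics of degrees at most $N-1$. For real $f$ of mean zero, $\Pi_Nf\in H_N$, and we put $T_Nf=T_N\Pi_Nf$.

In degree one the map $x_a\mapsto -iS_a$ satisfies (a), so $T_N(x_a)$ is a real multiple of $-iS_a$. Since $\int x_3^2\,dA=4\pi/3$ and $\operatorname{tr}S_3^2=(N^3-N)/12$, properties (b) and (c) give
\[
T_N(x_a)=-i\hbar_N S_a,\qquad \hbar_N=\frac{4\sqrt\pi}{\sqrt{N^3-N}} .
\]
The \emph{matrix bracket} is the commutator, scaled by this constant and read as a function: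
\begin{equation}\label{eq:bracket}
\{f,g\}_N=T_N^{-1}\Big(\frac1{\hbar_N}[T_Nf,T_Ng]\Big).
\end{equation}
The scaling is the one that makes brackets with degree one exact: by (a), $\{x_a,f\}_N=\{x_a,f\}$ for $f\in H_N$. It is known from Berezin--Toeplitz quantization theory that $\|\{f,g\}_N-\{f,g\}\|_\infty=O(N^{-2})$ for fixed smooth $f,g$.

The discrete Laplacian is $\Delta_NW=-\sum_{a=1}^3[S_a,[S_a,W]]$. This is the formula of Hoppe and Yau,
\[
\Delta_N W=\frac{N^2-1}{2}\Big([X^N,[X^N,W]]-\tfrac12[X_+^N,[X_-^N,W]]-\tfrac12[X_-^N,[X_+^N,W]]\Big),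
\]
with $X^N=icS_3$, $X^N_\pm=c(S_1\pm iS_2)$ and $c=\sqrt{2/(N^2-1)}$. Since $\Delta f=\sum_a\{x_a,\{x_a,f\}\}$, property (a) gives $\Delta_NT_N=T_N\Delta$ on $H_N$. So $\Delta_N$ has the eigenvalue $-l(l+1)$ on the part of degree $l$ and is invertible on $\mathfrak{su}(N)$. The \emph{Euler--Zeitlin flow} is
\begin{equation}\label{eq:zeitlin}
\dot W=\frac1{\hbar_N}[\Delta_N^{-1}W,W],\qquad W(0)=T_N\omega_0 .
\end{equation}
It is isospectral: $W$ evolves by unitary conjugation, as $\omega$ evolves by area-preserving transport. In particular the Frobenius norm $\|W\|_F$ is conserved and the solution $W^N(t)$ is global. The function $w^N(t)=T_N^{-1}W^N(t)\in H_N$ solves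
\begin{equation}\label{eq:w}
\dot w=\{\Delta^{-1}w,w\}_N,\qquad w(0)=\Pi_N\omega_0 .
\end{equation}
Thus \eqref{eq:euler} and \eqref{eq:w} have the same Laplacian and differ only in the bracket and in the truncation.

\subsection{Which rate to expect}

The simplest data produce no error at all. Let $\omega_0=f_1+f_l$ with real harmonics of degrees $1$ and $l$, where $2\le l\le N-1$, and put $\lambda=l(l+1)$. Let $g(t)$ solve $\dot g=(\lambda^{-1}-\frac12)\{f_1,g\}$, $g(0)=f_l$; this is a rigid rotation of $f_l$. For $\omega=f_1+g$ we have $\psi=-\frac12f_1-\lambda^{-1}g$, so $\{\psi,\omega\}=(\lambda^{-1}-\frac12)\{f_1,g\}$, and the same holds for the matrix bracket because it is antisymmetric and exact in degree one. Hence $f_1+g(t)$ solves both \eqref{eq:euler} and \eqref{eq:w}.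

For general smooth data the truncation error $\omega-\Pi_N\omega$ decays faster than any power of $N$, and one might hope for the same of $\omega-w^N$. The bracket prevents this. We compute in Section~\ref{sec:deg2} that when degrees $2$ and $3$ interact to produce degree $2$, the matrix bracket is the Poisson bracket times $\sqrt{(N^2-9)/(N^2-4)}=1-\frac{5}{2}N^{-2}+O(N^{-4})$. So the two vector fields differ by order $N^{-2}$ already on polynomials, and $N^{-2}$ is the rate to guess. The question is whether this rate survives the nonlinear evolution, with a constant independent of $N$ and in the supremum norm. Modin and Viviani (2020) conjectured that it does \cite{Slides}. We prove the conjecture.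

\begin{theorem}\label{thm:sup}
For smooth real $\omega_0$ of mean zero and $T>0$ there is $C=C(T,\omega_0)$ such that
\[
\|\omega(t)-w^N(t)\|_\infty\le C/N^2\qquad\text{for all }t\in[0,T]\text{ and all }N\ge2 .
\]
\end{theorem}

Let $\|\cdot\|$ be the $L^2(S^2)$ norm and $\|f\|_k=\|(1-\Delta)^{k/2}f\|$ the norm of $H^k$. A function $\omega\in C([0,T];H^m)$, $m\ge1$, is called a solution of \eqref{eq:euler} if $\omega(t)=\omega_0+\int_0^t\{\psi,\omega\}\,d\tau$ in $L^2$; the integrand is continuous in $L^2$ by \eqref{eq:classical} below.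

\begin{theorem}\label{thm:sobolev}
Let $k\ge0$ be an integer, let $\omega\in C([0,T];H^{k+4})$ be a real solution of \eqref{eq:euler} of mean zero, and let $w^N$ solve \eqref{eq:w} with $\omega_0=\omega(0)$. Then $\sup_{[0,T]}\|\omega(t)-w^N(t)\|_k\le CN^{-2}$ for all $N\ge2$, with $C$ depending only on $k$, $T$ and $\sup_{[0,T]}\|\omega\|_{k+4}$.
\end{theorem}

Since $\|f\|_\infty\le C\|f\|_2$ on $S^2$, Theorem~\ref{thm:sobolev} with $k=2$ gives Theorem~\ref{thm:sup}; with $k=m+2$ it gives the rate $N^{-2}$ in the $C^m$ norm. The last theorem describes the error to leading order. For smooth $f,g$ let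
\begin{equation}\label{eq:B}
\begin{aligned}
B(f,g)={}&\tfrac1{24}\big(\Delta^2\{f,g\}+\{\Delta^2f,g\}+\{f,\Delta^2g\}\\
&\qquad-2\{\Delta f,\Delta g\}-2\Delta\{\Delta f,g\}-2\Delta\{f,\Delta g\}\big)\\
&-\tfrac16\big(\Delta\{f,g\}+\{\Delta f,g\}+\{f,\Delta g\}\big)-\tfrac12\{f,g\}.
\end{aligned}
\end{equation}
We shall see that $B$ is the coefficient of $N^{-2}$ in the matrix bracket.

\begin{theorem}\label{thm:limit}
Let $\omega_0$ be smooth, real and of mean zero, let $T>0$, and let $\eta$ be the smooth solution of mean zero of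
\begin{equation}\label{eq:eta}
\dot\eta=\{\psi,\eta\}+\{\Delta^{-1}\eta,\omega\}+B(\psi,\omega),\qquad \eta(0)=0 .
\end{equation}
Then $\sup_{[0,T]}\|N^2(w^N-\omega)-\eta\|_k\to0$ as $N\to\infty$ for every $k$. Consequently
\[
\lim_{N\to\infty}N^2\sup_{[0,T]}\|\omega-w^N\|_\infty=\sup_{[0,T]}\|\eta\|_\infty .
\]
The error is $o(N^{-2})$ uniformly on $[0,T]$ if and only if $B(\psi(t),\omega(t))=0$ for all $t\in[0,T]$. The set of $\omega_0$ with $B(\Delta^{-1}\omega_0,\omega_0)\ne0$ is open and dense in the smooth real functions of mean zero with the $C^\infty$ topology; for these $\omega_0$ the rate $N^{-2}$ cannot be improved on any interval $[0,T]$, $T>0$.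
\end{theorem}

The consistency estimate quoted after \eqref{eq:bracket} is not used; Proposition~\ref{prop:cons} proves it in a uniform form. Section~\ref{sec:prelim} derives the equation for the error and shows which two estimates are needed. Sections~\ref{sec:mult}--\ref{sec:bilinear} prove them, Section~\ref{sec:energy} proves Theorem~\ref{thm:sobolev}, and Sections~\ref{sec:B} and~\ref{sec:limit} prove Theorem~\ref{thm:limit}.

\section{Harmonics, rotation fields and the error equation}\label{sec:prelim}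

Throughout, $C$ denotes constants independent of $N$, of the degree $l$ and of the functions involved, $C_k$ may depend on $k$, and $\hbar=\hbar_N$. The inner product is $\langle f,g\rangle=\int\bar fg\,dA$.

\subsection{Spherical harmonics}

Let $V_l$ be the space of restrictions to $S^2$ of complex homogeneous harmonic polynomials of degree $l$, and $\pi_l$ the orthogonal projection onto $V_l$, with $\pi_{-1}=0$. We write $f_l=\pi_lf$. Recall that $L^2=\bigoplus_lV_l$, $\dim V_l=2l+1$, $\Delta=-l(l+1)$ on $V_l$, and that each $V_l$ is an irreducible representation of $SO(3)$ acting by $f\mapsto f\circ R^{-1}$. The Clebsch--Gordan rule gives $V_1\otimes V_l\cong V_{l-1}\oplus V_l\oplus V_{l+1}$ for $l\ge1$ and $V_1\otimes V_0\cong V_1$. By Schur's lemma, an equivariant linear map $V_1\otimes V_l\to V_j$ vanishes unless $V_j$ occurs in this list, and is unique up to a scalar if it does. Applied to the product of functions, together with parity under $x\mapsto-x$, this gives $x_aV_l\subset V_{l+1}\oplus V_{l-1}$.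

If $(Y_m)$ is an orthonormal basis of $V_l$, then $\sum_m|Y_m|^2$ is rotation invariant with integral $2l+1$. Hence
\begin{equation}\label{eq:sup}
\|h\|_\infty\le\sqrt{(2l+1)/4\pi}\,\|h\|,\qquad h\in V_l ,
\end{equation}
and the Cauchy--Schwarz inequality in $l$ gives $\|f\|_\infty\le C\|f\|_2$. In the same way, since $\sum_ll^{-3/2}<\infty$ and $l^2\le1+l(l+1)$,
\begin{equation}\label{eq:sum}
\sum_{l\ge1}l^{\,j-3/4}\|g_l\|\le C\|g\|_j .
\end{equation}
Degrees $l\ge N$ satisfy $1+l(l+1)\ge N^2$, and degrees $l\ge1$ satisfy $1+l(l+1)\le\frac32l(l+1)$. Therefore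
\begin{equation}\label{eq:tail}
\|f-\Pi_Nf\|_k\le N^{-j}\|f\|_{k+j},\qquad \|\Delta^{-1}f\|_{k+2}\le\tfrac32\|f\|_k ,
\end{equation}
the second for $f$ of mean zero.

\subsection{Rotation fields}

Let $L_af=\{x_a,f\}=(x\times e_a)\cdot\nabla f$. These fields generate the rotations about the axes. They are skew-adjoint, commute with $\Delta$ and hence with $\pi_l$ and $\Pi_N$, and satisfy $\sum_aL_a^2=\Delta$ and $\sum_a|L_af|^2=|\nabla f|^2$. For a word $\alpha$ in the letters $1,2,3$ let $L^\alpha$ be the corresponding product, and put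
\[
|f|_k^2=\sum_{|\alpha|\le k}\|L^\alpha f\|^2=\sum_{j=0}^k\langle f,(-\Delta)^jf\rangle .
\]
The second equality follows by induction on the length, summing first over the outermost letter. Since $\sum_{j\le k}\lambda^j\le(1+\lambda)^k\le2^k\sum_{j\le k}\lambda^j$ for $\lambda\ge0$,
\begin{equation}\label{eq:norms}
|f|_k\le\|f\|_k\le2^{k/2}|f|_k,\qquad \|L^\alpha f\|_j\le\|f\|_{j+|\alpha|} .
\end{equation}
For $g_l\in V_l$, \eqref{eq:sup} applied to $L_ag_l\in V_l$ gives $|\nabla g_l|^2\le\frac{2l+1}{4\pi}\,l(l+1)\|g_l\|^2$. With $|\{g,f\}|\le|\nabla g|\,|\nabla f|$ and \eqref{eq:sum} we obtain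
\begin{equation}\label{eq:classical}
\|\{g_l,f\}\|\le Cl^{3/2}\|g_l\|\,\|f\|_1,\qquad \|\{g,f\}\|\le C\|g\|_3\|f\|_1 .
\end{equation}

Put $x_+=x_1+ix_2$ and $D=L_1+iL_2$, so $Df=\{x_+,f\}$. The function $x_+^l$ lies in $V_l$. The operator $D$ commutes with $\Delta$ and, since $Dx_+=0$, with multiplication by $x_+$. From $\|Df\|^2\le2(\|L_1f\|^2+\|L_2f\|^2)$ we get $\|D^jf\|_k\le2^{j/2}\|f\|_{k+j}$. We also record $\{x_3,x_+\}=x_2-ix_1=-ix_+$.

\subsection{The matrix bracket}

It is convenient to allow complex functions and constants. Let $\bar H_N=\bigoplus_{l=0}^{N-1}V_l$. Extend $T_N$ complex-linearly, with $T_N(1)=-i\sqrt{4\pi/N}\,I$, to a bijection from $\bar H_N$ onto the space $M_N(\mathbb{C})$ of all matrices, and put $T_Nf=T_N\Pi_Nf$ for $f\in L^2$. Then $\langle f,g\rangle=\operatorname{tr}((T_Nf)^*T_Ng)$ on $\bar H_N$, so $\|T_Nf\|_F=\|\Pi_Nf\|$, and a function in $\bar H_N$ is real exactly when its matrix is skew-Hermitian. Property (a) persists. Exponentiating it gives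 $T_N(f\circ R^{-1})=U_R(T_Nf)U_R^*$ with $U_R=e^{-itS_a}$ for a rotation about an axis, and hence with some unitary $U_R$ for every $R\in SO(3)$. Formula \eqref{eq:bracket} now defines $\{f,g\}_N\in\bar H_N$ for $f,g\in L^2$. It depends only on $\Pi_Nf$ and $\Pi_Ng$, vanishes if one of them is constant, has mean zero, is real for real $f,g$, and is equivariant: $\{f\circ R^{-1},g\circ R^{-1}\}_N=\{f,g\}_N\circ R^{-1}$, as for the Poisson bracket. Three properties are elementary.

\emph{Leibniz rule.} By (a) and the Jacobi identity for commutators, $L_a\{f,g\}_N=\{L_af,g\}_N+\{f,L_ag\}_N$. Iterating,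
\begin{equation}\label{eq:leibniz}
L^\alpha\{f,g\}_N=\sum_{(\beta,\gamma)}\{L^\beta f,L^\gamma g\}_N ,
\end{equation}
where the sum runs over the $2^{|\alpha|}$ ways of splitting $\alpha$ into two complementary subwords. The same rule holds for the Poisson bracket, and for $B$ because $L_a$ commutes with $\Delta$. This is the reason for using the norms $|\cdot|_k$: differentiating the matrix bracket produces no error terms, and every $H^k$ estimate reduces to an $L^2$ estimate.

\emph{Crude bound.} Since $\|[A,A']\|_F\le2\|A\|_F\|A'\|_F$ and $2/\hbar\le N^{3/2}$,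
\begin{equation}\label{eq:crude}
\|\{f,g\}_N\|\le N^{3/2}\|f\|\,\|g\| .
\end{equation}

\emph{Cancellation.} For $f\in L^2$ and real $h\in\bar H_N$, cyclicity of the trace gives
\begin{equation}\label{eq:cancel}
\langle h,\{f,h\}_N\rangle=-\tfrac1\hbar\operatorname{tr}\big(T_Nh\,[T_Nf,T_Nh]\big)=0 .
\end{equation}

\subsection{The error equation}

Let $\omega$ be as in Theorem~\ref{thm:sobolev}, $w=w^N$ and $e=w-\Pi_N\omega$. Then $e\in C^1([0,T];H_N)$ and $e(0)=0$. The matrix bracket sees only projections, so $\dot w=\{\psi+\Delta^{-1}e,\omega+e\}_N$, while $\partial_t\Pi_N\omega=\Pi_N\{\psi,\omega\}$. Subtracting,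
\begin{equation}\label{eq:error}
\dot e=\{\psi,e\}_N+\{\Delta^{-1}e,\omega\}_N+\{\Delta^{-1}e,e\}_N+r_N,\qquad r_N=\Pi_N\big(\{\psi,\omega\}_N-\{\psi,\omega\}\big).
\end{equation}
Consider the $L^2$ norm first. By \eqref{eq:cancel} the first and third terms are orthogonal to $e$, and
\[
\tfrac12\tfrac{d}{dt}\|e\|^2=-\langle e,\{\omega,\Delta^{-1}e\}_N\rangle+\langle e,r_N\rangle .
\]
Even if $\|r_N\|\le CN^{-2}$, the crude bound on the remaining term yields only $\|e(t)\|\le CN^{-2}\,te^{CN^{3/2}t}$, which is useless. What is needed is the matrix analog of \eqref{eq:classical}, with a constant independent of $N$. A consistency estimate for fixed smooth functions does not give it, because $e$ depends on $N$ and may be concentrated in degrees comparable to $N$, where the two brackets are not close. So there are two tasks: \emph{stability}, $\|\{g,f\}_N\|\le C\|g\|_3\|f\|_1$, and \emph{consistency} with a constant controlled by Sobolev norms, uniformly along the solution. Both come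 from an exact formula for $\{x_+^l,f\}_N$.

\section{Quantized multiplication by the coordinates}\label{sec:mult}

Let $S_\pm=S_1\pm iS_2$. By (a),
\begin{equation}\label{eq:SD}
[S_+,T_Nf]=iT_N(Df).
\end{equation}
The Poisson bracket is a derivation, so $\{x_+^l,f\}=l\,x_+^{l-1}Df$. The commutator is a derivation too: $[S_+^l,V]=\sum_jS_+^j[S_+,V]S_+^{l-1-j}$. We shall see that $T_N(x_+^l)$ is a multiple of $S_+^l$. By \eqref{eq:SD} the derivative in the two formulas agrees exactly, and the whole discrepancy lies in the replacement of multiplication by $x_+$ by multiplication by $S_+$. This leads to the operators on $\bar H_N$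
\[
M_af=\tfrac1N\,T_N^{-1}\big(S_a\,T_Nf+T_Nf\,S_a\big),\qquad M_+=M_1+iM_2 .
\]
We recall the action of $S_+$. Let $e_0,\dots,e_{N-1}$ be the standard basis, $S_3e_n=(s-n)e_n$. From $[S_3,S_+]=S_+$, $\sum_aS_a^2=s(s+1)I$ and $S_-S_+=S_1^2+S_2^2-S_3$ one gets $S_+e_n=\sigma_ne_{n-1}$ with $|\sigma_n|^2=n(N-n)$. Thus $S_+$ is a single nilpotent Jordan block, and $\|S_+\|_{\mathrm{op}}\le N/2$. Put
\[
\rho_l=\sqrt{1-l^2/N^2}\quad(0\le l<N),\qquad \rho_l=0\quad(l\ge N),\qquad p_l=\prod_{j=2}^l\rho_j^{-1}\quad(1\le l<N).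
\]

\begin{lemma}\label{lem:mult}
\textup{(i)} For $f\in V_l$ with $0\le l\le N-1$,
\[
M_af=\rho_{l+1}\,\pi_{l+1}(x_af)+\rho_l\,\pi_{l-1}(x_af).
\]
\textup{(ii)} For $1\le l\le N-1$, $T_N(x_+^l)=\kappa_lS_+^l$ with $\kappa_l=-i\hbar\,(2/N)^{l-1}p_l$.
\end{lemma}

\begin{proof}
Since $S_a=(i/\hbar)T_N(x_a)$, the map $x_a\otimes f\mapsto M_af$ on $V_1\otimes V_l$ is equivariant. So $\pi_jM_af=0$ for $|j-l|>1$, and for $l=j=0$; each remaining component is a scalar multiple of any nonzero equivariant map with the same target. We find the scalars by testing on $x_+^l$.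

\emph{The matrix of $x_+^l$.} By \eqref{eq:SD}, $T_N(x_+^l)$ commutes with $S_+$, so it is a polynomial in the Jordan block $S_+$. By (a) and $L_3x_+^l=-il\,x_+^l$ it satisfies $[S_3,T_N(x_+^l)]=l\,T_N(x_+^l)$. As $[S_3,S_+^j]=jS_+^j$, we get $T_N(x_+^l)=\kappa_lS_+^l$ with $\kappa_l\ne0$ for $1\le l\le N-1$. This also holds for $l=0$ with $\kappa_0=-i\sqrt{4\pi/N}$.

\emph{The component $j=l\ge1$.} The map $x_a\otimes f\mapsto L_af$ is equivariant and nonzero, so $\pi_lM_af=\lambda L_af$. Now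
\[
\langle x_+^l,M_3x_+^l\rangle=\tfrac1N|\kappa_l|^2\operatorname{tr}\big(S_3(S_+^lS_-^l+S_-^lS_+^l)\big).
\]
On the span of $S_2,S_3$ the operator $[S_1,\cdot\,]$ has square $1$, so conjugation by $e^{i\pi S_1}$ changes the signs of $S_2$ and $S_3$ and exchanges $S_+$ with $S_-$. It therefore changes the sign of the trace, which must vanish. As $\langle x_+^l,L_3x_+^l\rangle=-il\|x_+^l\|^2\ne0$, we have $\lambda=0$.

\emph{The component $j=l+1\le N-1$.} The map $x_a\otimes f\mapsto\pi_{l+1}(x_af)$ is nonzero, because $x_+\cdot x_+^l\in V_{l+1}$. So $\pi_{l+1}M_af=c_{l+1}\pi_{l+1}(x_af)$, and $c_{l+1}$ is real because $M_a$ preserves real functions. From $M_+x_+^l=\frac2N\kappa_lT_N^{-1}(S_+^{l+1})$ we read off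
\begin{equation}\label{eq:ckappa}
c_{l+1}=\frac2N\,\frac{\kappa_l}{\kappa_{l+1}},\qquad |\kappa_l|=\frac{\|x_+^l\|}{\|S_+^l\|_F}.
\end{equation}
Here $\|x_+^l\|^2=2\pi\int_{-1}^1(1-u^2)^l\,du$, and integration by parts gives $\|x_+^{l+1}\|^2/\|x_+^l\|^2=\frac{2(l+1)}{2l+3}$. On the matrix side,
\[
\|S_+^l\|_F^2=\sum_{n=0}^{N-1}\prod_{j=0}^{l-1}(n-j)(N-n+j)=(l!)^2\sum_{n=0}^{N-1}\binom nl\binom{N-1+l-n}l=(l!)^2\binom{N+l}{2l+1};
\]
the last step counts the $(2l+1)$-subsets of $\{0,\dots,N+l-1\}$ by their middle element $n$. Hence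
\[
c_{l+1}^2=\frac4{N^2}\cdot\frac{2l+3}{2(l+1)}\cdot(l+1)^2\,\frac{(N+l+1)(N-l-1)}{(2l+3)(2l+2)}=\frac{N^2-(l+1)^2}{N^2}=\rho_{l+1}^2\ne0 .
\]
For $l=N-1$ there is no component of degree $N$, in agreement with $\rho_N=0$.

\emph{The component $j=l-1$.} Both $M_a$ and multiplication by $x_a$ are self-adjoint. For $g\in V_{l-1}$ this gives $\langle g,M_af\rangle=\langle M_ag,f\rangle=c_l\langle x_ag,f\rangle=c_l\langle g,x_af\rangle$, so $\pi_{l-1}M_af=c_l\pi_{l-1}(x_af)$.

\emph{Signs.} Let $Z_l=iT_N(Y_{l0})$ for $0\le l\le N-1$, so $Z_0=N^{-1/2}I$. These matrices are Hermitian, orthonormal, and commute with $S_3$ because $L_3Y_{l0}=0$. The recurrence of the Legendre polynomials reads $x_3Y_{l0}=\nu_{l+1}Y_{l+1,0}+\nu_lY_{l-1,0}$ with $\nu_0=0$ and $\nu_l=l/\sqrt{4l^2-1}>0$ for $l\ge1$. What we have shown gives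
\[
\tfrac2NS_3Z_l=c_{l+1}\nu_{l+1}Z_{l+1}+c_l\nu_lZ_{l-1},\qquad 0\le l\le N-2,
\]
the last term being absent for $l=0$. So $Z_l$ is a polynomial of degree $l$ in $S_3$ with leading coefficient $d_l=N^{-1/2}\prod_{j=1}^l\frac{2}{Nc_j\nu_j}$. Then $S_3^l-d_l^{-1}Z_l$ lies in the span of $Z_0,\dots,Z_{l-1}$, and $\operatorname{tr}(Z_lS_3^l)=1/d_l$. By (c) all $d_l$ are positive, hence all $c_j$ are positive and $c_j=\rho_j$. This proves (i). Finally \eqref{eq:ckappa} gives $\kappa_{l+1}=\frac2{N\rho_{l+1}}\kappa_l$, and $\kappa_1=-i\hbar$; this is (ii).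
\end{proof}

Extend $M_+$ to $L^2$ by the formula in (i); the extension vanishes on degrees $l\ge N$. Since $\|S_+\|_{\mathrm{op}}\le N/2$, we have $\|M_+\|\le1$ on $L^2$. Moreover
\begin{equation}\label{eq:Mz}
\|(M_+-x_+)f\|\le4N^{-2}\|f\|_2 .
\end{equation}
Indeed $0\le1-\rho_l\le l^2/N^2$ for all $l$: for $l<N$ because $1-\rho_l\le1-\rho_l^2$, and for $l\ge N$ because $1\le l^2/N^2$. The raising part $\sum_l(\rho_{l+1}-1)\pi_{l+1}(x_+f_l)$ is an orthogonal sum; as $|x_+|\le1$ and $(l+1)^2\le2(1+l(l+1))$, its norm is at most $2N^{-2}\|f\|_2$. The lowering part $\sum_l(\rho_l-1)\pi_{l-1}(x_+f_l)$ is an orthogonal sum of norm at most $N^{-2}\|f\|_2$.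

\section{Brackets with a harmonic of degree two}\label{sec:deg2}

Degree two is the smallest case in which the brackets differ, and it shows the whole mechanism. Let $N\ge3$ and $f\in\bar H_N$. From $[S_+^2,V]=S_+[S_+,V]+[S_+,V]S_+$, \eqref{eq:SD} and $\kappa_2/\hbar=-2i/(N\rho_2)$,
\[
\{x_+^2,f\}_N=\frac{\kappa_2}\hbar\cdot iN\,M_+Df=\frac2{\rho_2}M_+Df,\qquad\text{whereas}\qquad\{x_+^2,f\}=2x_+Df .
\]
Stability and consistency can be read off. As $\|M_+\|\le1$ and $\rho_2^{-1}\le3/\sqrt5$, the matrix bracket costs one derivative of $f$ and no power of $N$. By \eqref{eq:Mz} and $\rho_2^{-1}-1=O(N^{-2})$, the difference of the brackets is at most $CN^{-2}\|f\|_3$. For $f\in V_j$, $1\le j\le N-1$, we have $Df\in V_j$, and Lemma~\ref{lem:mult}(i) gives the following formula for $g=x_+^2$: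
\begin{equation}\label{eq:deg2}
\{g,f\}_N=\frac{\rho_{j+1}}{\rho_2}\,\pi_{j+1}\{g,f\}+\frac{\rho_j}{\rho_2}\,\pi_{j-1}\{g,f\} .
\end{equation}
Both sides are bilinear and equivariant, and the rotates of $x_+^2$ span the irreducible space $V_2$, so \eqref{eq:deg2} holds for all $g\in V_2$. For fixed $j$ the factors are $1+O(N^{-2})$. For $j$ near $N$ they are small: the brackets are then far apart, but the matrix bracket remains bounded.

Now take the harmonics
\begin{equation}\label{eq:f23}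
f_2=x_1x_3\in V_2,\qquad f_3=x_2(x_2^2-9x_1^2+6x_3^2)\in V_3,\qquad h=x_1^2-x_2^2\in V_2 ;
\end{equation}
$f_3$ is harmonic in $\mathbb{R}^3$ since $6-18+12=0$. The Leibniz rule gives
\[
\{h,f_2\}=-2x_1^2x_2-2x_2(x_1^2-x_3^2)=-4x_1^2x_2+2x_2x_3^2=\tfrac25f_3-\tfrac25x_2\quad\text{on }S^2 .
\]
Since $\int\{f_2,hf_3\}\,dA=0$, we get $\int h\{f_2,f_3\}\,dA=\int f_3\{h,f_2\}\,dA=\frac25\|f_3\|^2$, so
\begin{equation}\label{eq:nonzero}
\pi_2\{f_2,f_3\}\ne0 .
\end{equation}
For $\omega_0=f_2+f_3$ we have $\Delta^{-1}\omega_0=-\frac16f_2-\frac1{12}f_3$. Hence $\dot\omega(0)=-\frac1{12}\{f_2,f_3\}$ and, for $N\ge4$, $w^N(0)=\omega_0$ and $\dot w^N(0)=-\frac1{12}\{f_2,f_3\}_N$. By \eqref{eq:deg2} with $j=3$,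
\[
\pi_2\big(\dot w^N(0)-\dot\omega(0)\big)=-\tfrac1{12}\Big(\frac{\rho_3}{\rho_2}-1\Big)\pi_2\{f_2,f_3\},\qquad \frac{\rho_3}{\rho_2}=\sqrt{\frac{N^2-9}{N^2-4}}=1-\frac5{2N^2}+O(N^{-4}).
\]
The two solutions start at the same point with velocities that differ by order exactly $N^{-2}$.

\begin{remark}
The normalization (c) enters the proofs only through the signs of the factors $\rho_l$ in Lemma~\ref{lem:mult}, and it cannot be dropped. Let $T_N'$ equal $-T_N$ in degree $3$ and $T_N$ in all other degrees; it satisfies (a) and (b). We have $x_+x_3\in V_2$ and $\{x_+^2,x_+x_3\}=2ix_+^3$. By \eqref{eq:deg2} the bracket defined by $T_N'$ gives $-(\rho_3/\rho_2)\,2ix_+^3$ for $N\ge4$, which tends to the negative of the Poisson bracket.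
\end{remark}

\section{Bilinear estimates uniform in $N$}\label{sec:bilinear}

\subsection{The bracket with $x_+^l$}

For $l\ge3$ left and right multiplication by $S_+$ no longer combine into a power of $M_+$ alone. Their difference, however, is $D$ times $2i/N$, and by symmetry it enters only in even order after the leading term. This is the source of the exponent $2$.

\begin{lemma}\label{lem:power}
For $1\le l\le N-1$ and $f\in\bar H_N$,
\[
\|\{x_+^l,f\}_N\|\le p_l\,l\,\|Df\|,\qquad \{x_+^l,f\}_N=p_l\big(l\,M_+^{l-1}Df-N^{-2}Q_lD^3f\big),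
\]
where $Q_l=\sum_{j\ge1}\binom l{2j+1}M_+^{l-1-2j}(-N^{-2}D^2)^{j-1}$ has norm $\|Q_l\|\le\binom l3$ on $\bar H_N$. If $l\le N^{2/3}$, then $p_l\le e$ and $0\le p_l-1\le2l^3/N^2$.
\end{lemma}

\begin{proof}
Let $\mathcal Lf=\frac2NT_N^{-1}(S_+\,T_Nf)$ and $\mathcal Rf=\frac2NT_N^{-1}(T_Nf\,S_+)$. These operators commute, have norm at most $1$, and satisfy $\frac12(\mathcal L+\mathcal R)=M_+$ and $\mathcal L-\mathcal R=\frac{2i}ND$. By Lemma~\ref{lem:mult}(ii),
\[
\{x_+^l,f\}_N=\frac{\kappa_l}\hbar\Big(\frac N2\Big)^l(\mathcal L^l-\mathcal R^l)f=-ip_l\frac N2(\mathcal L^l-\mathcal R^l)f .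
\]
The first bound follows from $\mathcal L^l-\mathcal R^l=\sum_{j=0}^{l-1}\mathcal L^j\mathcal R^{l-1-j}(\mathcal L-\mathcal R)$.

In commuting variables $a,d$ the binomial theorem gives
\[
(a+\tfrac d2)^l-(a-\tfrac d2)^l=l\,a^{l-1}d+\tfrac14q_l(a,d)\,d^3,\qquad q_l(a,d)=\sum_{j\ge1}\binom l{2j+1}a^{l-1-2j}(\tfrac d2)^{2j-2}.
\]
Insert $a=M_+$ and $d=\frac{2i}ND$. Then $q_l=Q_l$, and the formula follows from $-i\frac N2\cdot\frac{2i}N=1$ and $-i\frac N2\cdot\frac14(\frac{2i}N)^3=-N^{-2}$. To bound $Q_l$, note that $q_l=0$ for $l\le2$. For $l\ge3$ write the left side as $l\,d\int_{-1/2}^{1/2}(a+\theta d)^{l-1}\,d\theta$ and expand in $\theta$ by Taylor's formula with integral remainder. The linear term integrates to zero. Canceling $d^3$ in the polynomial ring,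
\[
q_l(a,d)=4l(l-1)(l-2)\int_{-1/2}^{1/2}\!\int_0^1(1-\sigma)\,\theta^2\,(a+\sigma\theta d)^{l-3}\,d\sigma\,d\theta .
\]
For $|\tau|\le\frac12$ the operator $M_++\tau(\mathcal L-\mathcal R)=(\frac12+\tau)\mathcal L+(\frac12-\tau)\mathcal R$ has norm at most $1$. The integral of $(1-\sigma)\theta^2$ is $\frac12\cdot\frac1{12}$, so $\|Q_l\|\le\frac4{24}l(l-1)(l-2)=\binom l3$.

Let $l\le N^{2/3}$. If $N=2$, then $l=1$ and $p_l=1$. If $N\ge3$, then $j^2/N^2\le N^{-2/3}\le\frac12$ for $j\le l$. The inequality $-\frac12\log(1-y)\le y$ on $[0,\frac12]$ gives $\log p_l\le\sum_{j\le l}j^2/N^2\le l^3/N^2\le1$, and $e^y-1\le2y$ on $[0,1]$.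
\end{proof}

The threshold $N^{2/3}$ is forced by $p_l$: since $\log p_l\ge\frac1{2N^2}\sum_{j=2}^lj^2$, the factor $p_l$ is unbounded when $l/N^{2/3}\to\infty$. Above the threshold the lemma is not needed. There $N^{3/2}<l^{9/4}$, so the crude bound \eqref{eq:crude} costs only a power of $l$, which the smoothness of the first argument absorbs.

\subsection{From $x_+^l$ to all of $V_l$}

The rotates of $x_+^l$ span $V_l$, but an estimate needs control of the coefficients. Averaging over the group provides it at the price of one power of $l$.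

\begin{lemma}\label{lem:frame}
Let $l\ge1$ and let $\Phi\colon V_l\times\bar H_N\to L^2$ be bilinear with $\Phi(g\circ R^{-1},f\circ R^{-1})=\Phi(g,f)\circ R^{-1}$ for $R\in SO(3)$. If $\|\Phi(x_+^l,f)\|\le K\|f\|_j$ for all $f\in\bar H_N$, then $\|\Phi(g,f)\|\le lK\|g\|\,\|f\|_j$ for all $g\in V_l$, $f\in\bar H_N$.
\end{lemma}

\begin{proof}
Let $Y=x_+^l/\|x_+^l\|$, $Y^R=Y\circ R^{-1}$, and let $dR$ be the Haar probability measure. The operator $g\mapsto\int\langle Y^R,g\rangle Y^R\,dR$ on $V_l$ commutes with rotations and has trace $1$, so by Schur's lemma it is $(2l+1)^{-1}$ times the identity. Thus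
\[
g=(2l+1)\int\langle Y^R,g\rangle Y^R\,dR,\qquad \int|\langle Y^R,g\rangle|^2\,dR=\frac{\|g\|^2}{2l+1}.
\]
The ratio computed after \eqref{eq:ckappa} gives $\|x_+^l\|^2=4\pi\frac{4^l(l!)^2}{(2l+1)!}\ge\frac{4\pi}{2l+1}$, because $\binom{2l}l\le4^l$. By equivariance and rotation invariance of the norms, $\|\Phi(Y^R,f)\|=\|\Phi(Y,f\circ R)\|\le\sqrt{(2l+1)/4\pi}\,K\|f\|_j$. By the Cauchy--Schwarz inequality in $R$,
\[
\|\Phi(g,f)\|\le(2l+1)\,\frac{\|g\|}{\sqrt{2l+1}}\,\sqrt{\frac{2l+1}{4\pi}}\,K\|f\|_j=\frac{2l+1}{\sqrt{4\pi}}K\|g\|\,\|f\|_j ,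
\]
and $2l+1\le3l\le\sqrt{4\pi}\,l$.
\end{proof}

\subsection{Stability and consistency}

\begin{proposition}\label{prop:stab}
$\|\{g,f\}_N\|\le C\|g\|_3\|f\|_1$ for all $g\in H^3$, $f\in H^1$ and $N\ge2$.
\end{proposition}

\begin{proof}
Replacing $f$ by $\Pi_Nf$ does not change the bracket or increase the norm, so let $f\in\bar H_N$. Only the components $g_l$ with $1\le l\le N-1$ contribute. If $l\le N^{2/3}$, Lemma~\ref{lem:power} gives $\|\{x_+^l,f\}_N\|\le\sqrt2\,e\,l\|f\|_1$, and Lemma~\ref{lem:frame} gives $\|\{g_l,f\}_N\|\le Cl^2\|g_l\|\,\|f\|_1$. If $l>N^{2/3}$, \eqref{eq:crude} gives $\|\{g_l,f\}_N\|\le l^{9/4}\|g_l\|\,\|f\|$. Sum over $l$ with \eqref{eq:sum} for $j=3$.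
\end{proof}

\begin{proposition}\label{prop:cons}
$\|\{g,f\}_N-\{g,f\}\|\le CN^{-2}\|g\|_6\|f\|_3$ for all $g\in H^6$, $f\in H^3$ and $N\ge2$.
\end{proposition}

\begin{proof}
By \eqref{eq:classical} and \eqref{eq:tail}, $\|\{g,f-\Pi_Nf\}\|\le CN^{-2}\|g\|_3\|f\|_3$, so we may assume $f\in\bar H_N$. Degree $l=0$ contributes nothing.

\emph{Degrees $1\le l\le N^{2/3}$.} Here $l\le N-1$, and Lemma~\ref{lem:power} gives
\[
\{x_+^l,f\}_N-\{x_+^l,f\}=(p_l-1)\,l\,M_+^{l-1}Df+l\,(M_+^{l-1}-x_+^{l-1})Df-p_lN^{-2}Q_lD^3f .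
\]
The first term has norm at most $2l^4N^{-2}\|Df\|$ and the third at most $e\binom l3N^{-2}\|D^3f\|$. The second we telescope, which requires the growth of $\|x_+^jh\|_2$ in $j$. We have $L_1x_+=ix_3$, $L_2x_+=-x_3$, $L_3x_+=-ix_+$, and $L_ax_3\in\{-x_2,x_1,0\}$, so $|L_ax_+|\le1$ and $|L_aL_bx_+|\le1$. Hence $|L_ax_+^j|\le j$ and $|L_aL_bx_+^j|\le j(j-1)+j=j^2$, and the product rule with \eqref{eq:norms} gives $\|x_+^jh\|_2\le C(1+j)^2\|h\|_2$. With $h=Df$, $\|M_+\|\le1$ and \eqref{eq:Mz},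
\[
\|(M_+^{l-1}-x_+^{l-1})h\|\le\sum_{j=0}^{l-2}\|M_+^{l-2-j}(M_+-x_+)x_+^jh\|\le CN^{-2}\sum_{j=0}^{l-2}(1+j)^2\|h\|_2\le Cl^3N^{-2}\|h\|_2 .
\]
In total the difference is at most $Cl^4N^{-2}\|f\|_3$, and Lemma~\ref{lem:frame} gives $\|\{g_l,f\}_N-\{g_l,f\}\|\le Cl^5N^{-2}\|g_l\|\,\|f\|_3$.

\emph{Degrees $l>N^{2/3}$}, including $l\ge N$, where $\{g_l,f\}_N=0$. We bound the brackets separately by \eqref{eq:crude} and \eqref{eq:classical} and use $1\le l^3N^{-2}$:
\[
\|\{g_l,f\}_N-\{g_l,f\}\|\le C(N^{3/2}+l^{3/2})\|g_l\|\,\|f\|_1\le Cl^{9/4}\|g_l\|\,\|f\|_1\le CN^{-2}l^{21/4}\|g_l\|\,\|f\|_1 .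
\]
Sum over $l$ with \eqref{eq:sum} for $j=6$.
\end{proof}

By the Leibniz rule and \eqref{eq:norms}, Proposition~\ref{prop:cons} implies
\begin{equation}\label{eq:consk}
|\{g,f\}_N-\{g,f\}|_k\le C_kN^{-2}\|g\|_{k+6}\|f\|_{k+3} .
\end{equation}
With $k=2$ this contains the consistency estimate in the supremum norm.

\section{The energy estimate and the proof of Theorem~\ref{thm:sobolev}}\label{sec:energy}

The supremum norm is reached through $H^2$, so the $L^2$ argument of Section~\ref{sec:prelim} must be repeated for derivatives of the error. The transport term $\{\psi,h\}_N$ loses one derivative of $h$; the cancellation \eqref{eq:cancel} removes exactly the term where this loss would be fatal. We isolate the linear part, which is used twice.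

\begin{proposition}\label{prop:energy}
Let $\omega\in C([0,T];H^{k+3})$ be real of mean zero, $\psi=\Delta^{-1}\omega$, and let $h\in C^1([0,T];H_N)$ satisfy $\dot h=\{\psi,h\}_N+\{\Delta^{-1}h,\omega\}_N+\epsilon$. Then
\begin{equation}\label{eq:energy}
\tfrac12\tfrac d{dt}|h|_k^2\le|h|_k\big(K_1|h|_k+|\epsilon|_k\big),\qquad K_1=C_k\sup_{[0,T]}\|\omega\|_{k+3}.
\end{equation}
\end{proposition}

\begin{proof}
The left side is $\sum_{|\alpha|\le k}\langle L^\alpha h,L^\alpha\dot h\rangle$, and the contribution of $\epsilon$ is at most $|h|_k|\epsilon|_k$. Fix $\alpha$ and expand both brackets by \eqref{eq:leibniz}. In $L^\alpha\{\psi,h\}_N$ the term with $\beta$ empty is $\{\psi,L^\alpha h\}_N$, which is orthogonal to the real function $L^\alpha h\in H_N$ by \eqref{eq:cancel}. In the other terms $|\gamma|\le k-1$, so Proposition~\ref{prop:stab} gives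
\[
\|\{L^\beta\psi,L^\gamma h\}_N\|\le C\|\psi\|_{k+3}\|h\|_k\le C\|\omega\|_{k+1}\|h\|_k .
\]
In the second bracket we use antisymmetry to put the smooth factor first: $\{\Delta^{-1}h,\omega\}_N=-\{\omega,\Delta^{-1}h\}_N$, and
\[
\|\{L^\beta\omega,L^\gamma\Delta^{-1}h\}_N\|\le C\|\omega\|_{k+3}\|\Delta^{-1}h\|_{k+1}\le C\|\omega\|_{k+3}\|h\|_k
\]
by \eqref{eq:tail}. Summing over $\alpha$ and using \eqref{eq:norms} gives \eqref{eq:energy}.
\end{proof}

We use Gronwall's inequality in the following form. If $y\ge0$, $y^2\in C^1([0,\tau])$, $y(0)=0$ and $A,c\ge0$, then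
\begin{equation}\label{eq:gronwall}
\tfrac12\tfrac d{dt}y^2\le y(Ay+c)\ \text{ on }[0,\tau]\qquad\text{implies}\qquad y(t)\le c\,t\,e^{At}\ \text{ on }[0,\tau].
\end{equation}
Indeed $y_\varepsilon=\sqrt{y^2+\varepsilon}$ satisfies $\dot y_\varepsilon\le Ay_\varepsilon+c$, so $y_\varepsilon(t)\le(\sqrt\varepsilon+ct)e^{At}$; let $\varepsilon\downarrow0$.

\begin{proof}[Proof of Theorem~\ref{thm:sobolev}]
Let $\Omega=\sup_{[0,T]}\|\omega\|_{k+4}$ and $y=|e|_k$. Apply Proposition~\ref{prop:energy} to the error equation \eqref{eq:error} with $\epsilon=\{\Delta^{-1}e,e\}_N+r_N$. By \eqref{eq:consk} and \eqref{eq:tail}, $|r_N|_k\le C_kN^{-2}\|\psi\|_{k+6}\|\omega\|_{k+3}\le K_3N^{-2}$ with $K_3=C_k\Omega^2$. This is the step that needs $\omega\in H^{k+4}$.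

For $k\ge1$ the quadratic term no longer drops out, and neither of its factors is known to be smooth. But it is quadratic in a quantity expected to be of size $N^{-2}$, so a loss of $N^{3/2}$ is affordable. By \eqref{eq:leibniz} and \eqref{eq:crude},
\begin{equation}\label{eq:quad}
|\{\Delta^{-1}e,e\}_N|_k\le K_2N^{3/2}|e|_k^2,\qquad K_2=C_k ,
\end{equation}
since $\|L^\beta\Delta^{-1}e\|\le\|L^\beta e\|\le|e|_k$ and $\|L^\gamma e\|\le|e|_k$. Therefore
\[
\tfrac12\tfrac d{dt}y^2\le y\big(K_1y+K_2N^{3/2}y^2+K_3N^{-2}\big),\qquad y(0)=0 .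
\]
Let $t^*\in(0,T]$ be the largest time such that $N^{3/2}y\le1$ on $[0,t^*]$. On this interval \eqref{eq:gronwall} gives $y\le C_1N^{-2}$ with $C_1=K_3Te^{(K_1+K_2)T}$. If $N>C_1^2$, then $N^{3/2}y(t^*)\le C_1N^{-1/2}<1$, and continuity of $y$ excludes $t^*<T$. So $|e|_k\le C_1N^{-2}$ on $[0,T]$.

For $N\le C_1^2$ we use conservation: $\|w(t)\|=\|W^N(t)\|_F=\|\Pi_N\omega_0\|\le\Omega$. As $w\in H_N$, we get $\|e\|_k\le(1+N^2)^{k/2}\Omega+\Omega\le C_2$ with $C_2=(1+C_1^4)^{k/2}\Omega+\Omega$, and $C_2\le C_2C_1^4N^{-2}$. Thus for all $N\ge2$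
\begin{equation}\label{eq:ebound}
\sup_{[0,T]}\|e\|_k\le CN^{-2},\qquad C=C(k,T,\Omega).
\end{equation}
Finally $\|\omega-\Pi_N\omega\|_k\le N^{-2}\|\omega\|_{k+2}$ by \eqref{eq:tail}, and $\omega-w=(\omega-\Pi_N\omega)-e$.
\end{proof}

\section{The term of order $N^{-2}$ in the matrix bracket}\label{sec:B}

For $f\in V_{l_1}$, $g\in V_{l_2}$ and $\lambda_j=l_j(l_j+1)$, the definition \eqref{eq:B} says that $\pi_{l_3}B(f,g)=\chi(\lambda_1,\lambda_2,\lambda_3)\,\pi_{l_3}\{f,g\}$ with
\begin{equation}\label{eq:chi}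
\chi(\lambda_1,\lambda_2,\lambda_3)=\tfrac1{24}\Big(\sum_j\lambda_j^2-2\sum_{i<j}\lambda_i\lambda_j\Big)+\tfrac16\sum_j\lambda_j-\tfrac12 .
\end{equation}
This expression can be guessed. The forms $\int h\{f,g\}\,dA$ and $\int h\{f,g\}_N\,dA=-\frac1\hbar\operatorname{tr}(T_Nh[T_Nf,T_Ng])$ are both alternating in $(f,g,h)$, so one looks for a symmetric multiplier. Try $a\sum\lambda_j^2+b\sum\lambda_i\lambda_j+c\sum\lambda_j+d$. Exactness in degree one requires vanishing at $(2,\lambda,\lambda)$ for all $\lambda=l(l+1)$, which forces $b=-2a$, $c=4a$, $d=-12a$. The value at $(6,12,6)$ is then $a(216-360+96-12)=-60a$, and the value $-\frac52$ found in Section~\ref{sec:deg2} gives $a=\frac1{24}$. We now prove that the guess is right in all degrees, by comparing both sides on $x_+^l$. In this section $z$ denotes multiplication by $x_+$ and $G$ the complex vector field $Gf=\nabla x_+\cdot\nabla f$; negative powers of $z$ occur only with coefficient zero.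

\begin{lemma}\label{lem:comm}
For $n\ge0$,
\[
[\Delta,z^n]=-n(n+1)z^n+2nz^{n-1}G,\qquad [G,z^n]=-nz^{n+1},\qquad [\Delta,G]=-2z\Delta,\qquad G^2=-D^2-z^2\Delta ,
\]
and
\[
[\Delta,[\Delta,z^n]]=n^2(n+1)^2z^n-4n^3z^{n-1}G-4n(n-1)z^{n-2}D^2-4n^2z^n\Delta .
\]
\end{lemma}

\begin{proof}
From $\nabla x_a\cdot\nabla x_b=\delta_{ab}-x_ax_b$ we get $Gx_+=-x_+^2$ and $Gx_3=-x_+x_3$. The first gives $[G,z^n]=-nz^{n+1}$. The formula for $[\Delta,z^n]$ is $\Delta(uf)=u\Delta f+2\nabla u\cdot\nabla f+f\Delta u$ with $u=x_+^n\in V_n$.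

The operator $z$ maps $V_j$ to $V_{j+1}\oplus V_{j-1}$. On the two components $[\Delta,[\Delta,z]]$ is $z$ times the squared difference of the eigenvalues, that is $4(j+1)^2$ and $4j^2$, while $\Delta z+z\Delta$ is $z$ times the sum of the eigenvalues:
\begin{equation}\label{eq:anti}
(\Delta z+z\Delta)f=-2(j+1)^2\pi_{j+1}(zf)-2j^2\pi_{j-1}(zf),\qquad f\in V_j .
\end{equation}
Hence $[\Delta,[\Delta,z]]=-2(\Delta z+z\Delta)$. As $2G=[\Delta,z]+2z$, we get $2[\Delta,G]=-2(\Delta z+z\Delta)+2(\Delta z-z\Delta)=-4z\Delta$.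

Let $E=D^2+z^2\Delta+G^2$. For tangent vectors $v,\xi$ at $x$ the identity $(v\cdot\xi)^2+(x\cdot(v\times\xi))^2=(v\cdot v)(\xi\cdot\xi)$ is polynomial in $v$, so it holds for the complex vector $v=\nabla x_+$, for which $v\cdot v=-x_+^2$. Thus the second-order part of $E$ vanishes. As $E1=0$, $E$ is a complex vector field. We have $Ex_+=0-2x_+^3+2x_+^3=0$. Also $D^2x_3=D(ix_+)=0$, $\Delta x_3=-2x_3$ and $G^2x_3=-(Gx_+)x_3-x_+Gx_3=2x_+^2x_3$, so $Ex_3=0$. Since $x\cdot(\nabla x_+\times\nabla x_3)=ix_+\ne0$ off the poles, the two gradients span the complexified tangent plane there, so $E=0$ off the poles and everywhere by continuity.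

Finally $[\Delta,[\Delta,z^n]]=-n(n+1)[\Delta,z^n]+2n[\Delta,z^{n-1}G]$, and for $n\ge1$
\begin{align*}
[\Delta,z^{n-1}G]&=-(n-1)n\,z^{n-1}G+2(n-1)z^{n-2}G^2-2z^n\Delta\\
&=-(n-1)n\,z^{n-1}G-2(n-1)z^{n-2}D^2-2n\,z^n\Delta .
\end{align*}
The coefficient of $z^{n-1}G$ in the sum is $-2n^2(n+1)-2n^2(n-1)=-4n^3$.
\end{proof}

\begin{proposition}\label{prop:limit}
For smooth $g,f$ we have $N^2(\{g,f\}_N-\{g,f\})\to B(g,f)$ in $L^2$, uniformly on compact subsets of $H^6\times H^3$ consisting of pairs of smooth functions.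
\end{proposition}

\begin{proof}
\emph{Reduction.} By Proposition~\ref{prop:cons} the bilinear maps $\mathcal B_N=N^2(\{\cdot,\cdot\}_N-\{\cdot,\cdot\})$ are uniformly bounded from $H^6\times H^3$ to $L^2$. Suppose they converge to $B$ on pairs of finite sums of harmonics, which are dense. Then they converge everywhere to a bounded bilinear map $\mathcal B$, uniformly on compact sets by equicontinuity. By the Leibniz rule and \eqref{eq:classical}, $B$ is continuous from $H^8\times H^8$ to $L^2$. A smooth pair is the limit of its truncations in both topologies, so $\mathcal B=B$ on smooth pairs. Since $\mathcal B_N$ and $B$ are equivariant, vanish for constant $g$, and the rotates of $x_+^l$ span $V_l$, it suffices to take $g=x_+^l$ with $l\ge1$ and $f$ of finite degree. Put $m=l-1$.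

\emph{The limit.} All operators below act in a fixed finite sum of spaces $V_j$. There $\rho_j=1-\frac{j^2}{2N^2}+O(N^{-4})$, so Lemma~\ref{lem:mult}(i) and \eqref{eq:anti} give
\[
M_+=z+N^{-2}M^{(2)}+O(N^{-4}),\qquad M^{(2)}=\tfrac14(\Delta z+z\Delta)=\tfrac12(z\Delta-z+G).
\]
Also $p_l=1+\frac1{2N^2}\sum_{j=2}^lj^2+O(N^{-4})$ and $Q_l\to\binom l3z^{l-3}$, where $\binom l3=l\,\frac{m(m-1)}6$. By Lemma~\ref{lem:power}, $\mathcal B_N(x_+^l,f)\to l\,\Lambda Df$ with
\[
\Lambda=\tfrac12\sum_{j=2}^{m+1}j^2\,z^m+\sum_{j=0}^{m-1}z^{m-1-j}M^{(2)}z^j-\tfrac{m(m-1)}6z^{m-2}D^2 .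
\]
By Lemma~\ref{lem:comm}, $z\Delta z^j=z^{j+1}\Delta-j(j+1)z^{j+1}+2jz^jG$ and $Gz^j=z^jG-jz^{j+1}$, so
\[
z^{m-1-j}M^{(2)}z^j=\tfrac12\big(z^m\Delta-(j+1)^2z^m+(2j+1)z^{m-1}G\big).
\]
Using $\sum_{j=2}^{m+1}j^2-\sum_{j=1}^mj^2=m(m+2)$ and $\sum_{j=0}^{m-1}(2j+1)=m^2$,
\begin{equation}\label{eq:Lambda}
\Lambda=\tfrac12m(m+2)z^m+\tfrac m2z^m\Delta+\tfrac{m^2}2z^{m-1}G-\tfrac{m(m-1)}6z^{m-2}D^2 .
\end{equation}

\emph{The operator $B(x_+^l,\cdot)$.} Let $\mu=l(l+1)=(m+1)(m+2)$, so $\Delta x_+^l=-\mu x_+^l$. Since $\{x_+^l,\cdot\}=l\,z^mD$ and $D$ commutes with $\Delta$, \eqref{eq:B} gives $B(x_+^l,f)=l\,\Lambda'Df$ with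
\begin{align*}
\Lambda'&=\tfrac1{24}\big(\Delta^2z^m+\mu^2z^m+z^m\Delta^2+2\mu z^m\Delta+2\mu\Delta z^m-2\Delta z^m\Delta\big)-\tfrac16\big(\Delta z^m-\mu z^m+z^m\Delta\big)-\tfrac12z^m\\
&=\tfrac1{24}\big(\mu^2z^m+[\Delta,[\Delta,z^m]]+2\mu(2z^m\Delta+[\Delta,z^m])\big)+\tfrac16\big(\mu z^m-2z^m\Delta-[\Delta,z^m]\big)-\tfrac12z^m .
\end{align*}
Insert Lemma~\ref{lem:comm} with $n=m$, and use $\mu-m^2=3m+2$, $\mu-m(m+1)=2(m+1)$, $\mu+m(m+1)=2(m+1)^2$. The coefficients are:
\begin{align*}
z^{m-2}D^2:&\quad -\tfrac4{24}m(m-1)=-\tfrac{m(m-1)}6,\\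
z^m\Delta:&\quad \tfrac4{24}(\mu-m^2)-\tfrac13=\tfrac m2,\\
z^{m-1}G:&\quad \tfrac{4m}{24}(\mu-m^2)-\tfrac m3=\tfrac{m^2}2,\\
z^m:&\quad \tfrac1{24}\big(\mu-m(m+1)\big)^2+\tfrac16\big(\mu+m(m+1)\big)-\tfrac12=\tfrac{(m+1)^2}6+\tfrac{(m+1)^2}3-\tfrac12=\tfrac12m(m+2).
\end{align*}
Comparing with \eqref{eq:Lambda}, $\Lambda'=\Lambda$.
\end{proof}

\section{The leading-order error: proof of Theorem~\ref{thm:limit}}\label{sec:limit}

Multiply the error equation \eqref{eq:error} by $N^2$. Formally the quadratic term disappears, the matrix brackets become Poisson brackets, and $N^2r_N$ becomes $B(\psi,\omega)$; the result is \eqref{eq:eta}. We solve this equation and then apply the energy estimate to the difference. Now $\omega,\psi\in C([0,T];H^m)$ for all $m$.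

\subsection{The corrector}

We show that \eqref{eq:eta} has exactly one solution of mean zero that lies in $C^1([0,T];H^k)$ for all $k$, and that it is real. Let $H^k_0$ be the subspace of real functions of mean zero. The term $\{\psi,\eta\}$ is unbounded on $H^k_0$ but is a transport term; the other terms are harmless. Indeed, by the Leibniz rule, \eqref{eq:classical} and \eqref{eq:tail},
\[
|\{\Delta^{-1}\eta,\omega\}|_k\le C_k\|\omega\|_{k+3}\|\Delta^{-1}\eta\|_{k+1}\le C_k\|\omega\|_{k+3}\|\eta\|_k ,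
\]
and $F=B(\psi,\omega)$ lies in $C([0,T];H^k_0)$ for all $k$: it has mean zero because each term of \eqref{eq:B} is a bracket or a Laplacian.

Let $\phi_{t,\tau}$ be the flow from time $\tau$ to time $t$ of the divergence-free field $-x\times\nabla\psi$, and put $U(t,\tau)h=h\circ\phi_{\tau,t}$. The field is continuous in time with values in every $C^m$, so the maps $\phi_{t,\tau}$ are smooth and area preserving, with derivatives bounded uniformly for $t,\tau\in[0,T]$. By the chain rule $U(t,\tau)$ is bounded on $H^k_0$ uniformly in $t,\tau$; it is strongly continuous in $(t,\tau)$, by density of smooth functions; and for smooth $h$,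
\[
\partial_tU(t,\tau)h=\{\psi(t),U(t,\tau)h\},\qquad \partial_\tau U(t,\tau)h=-U(t,\tau)\{\psi(\tau),h\}.
\]
If $\eta$ solves \eqref{eq:eta}, differentiate $U(t,\tau)\eta(\tau)$ in $\tau$ and integrate over $[0,t]$:
\begin{equation}\label{eq:volterra}
\eta(t)=\int_0^tU(t,\tau)\{\Delta^{-1}\eta(\tau),\omega(\tau)\}\,d\tau+\int_0^tU(t,\tau)F(\tau)\,d\tau .
\end{equation}
The first integral defines an operator $\mathcal V$ on $C([0,T];H^k_0)$ with $\|\mathcal V^n\|\le(CT)^n/n!$, where $C$ depends on $k$ and $\omega$. So $1-\mathcal V$ is invertible and \eqref{eq:volterra} has a unique solution for each $k$; the same argument applies to the real and imaginary parts of a complex solution. By uniqueness for $k=0$ these solutions coincide. Differentiating \eqref{eq:volterra} in $t$ shows that the common solution satisfies \eqref{eq:eta} and lies in $C^1([0,T];H^k)$ for all $k$.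

\subsection{Convergence}

Let $\zeta=N^2e-\Pi_N\eta\in C^1([0,T];H_N)$, so $\zeta(0)=0$. Insert $N^2e=\zeta+\Pi_N\eta$ in the linear terms of \eqref{eq:error} and subtract the projection of \eqref{eq:eta}. This gives $\dot\zeta=\{\psi,\zeta\}_N+\{\Delta^{-1}\zeta,\omega\}_N+\epsilon_N$ with
\begin{align*}
\epsilon_N={}&N^2\{\Delta^{-1}e,e\}_N+\Pi_N\big(N^2(\{\psi,\omega\}_N-\{\psi,\omega\})-B(\psi,\omega)\big)\\
&+\Pi_N\big(\{\psi,\eta\}_N-\{\psi,\eta\}\big)+\Pi_N\big(\{\Delta^{-1}\eta,\omega\}_N-\{\Delta^{-1}\eta,\omega\}\big).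
\end{align*}
We estimate in $|\cdot|_k$, uniformly on $[0,T]$. By \eqref{eq:quad} and \eqref{eq:ebound} the first term is at most $CN^2N^{3/2}N^{-4}=CN^{-1/2}$. For the second, apply $L^\alpha$ and the Leibniz rule for both brackets and for $B$; each resulting term tends to $0$ uniformly in $t$ by Proposition~\ref{prop:limit}, because the curve $t\mapsto(L^\beta\psi,L^\gamma\omega)$ has compact image in $H^6\times H^3$ and consists of smooth pairs. The last two terms are $O(N^{-2})$ by \eqref{eq:consk}. So $\sup_{[0,T]}|\epsilon_N|_k\to0$, and \eqref{eq:energy} with \eqref{eq:gronwall} gives $\sup_{[0,T]}|\zeta|_k\to0$. Now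
\[
N^2(w^N-\omega)-\eta=\zeta-N^2(\omega-\Pi_N\omega)-(\eta-\Pi_N\eta),
\]
and by \eqref{eq:tail} the last two terms have $H^k$ norms at most $N^{-2}\|\omega\|_{k+4}$ and $N^{-2}\|\eta\|_{k+2}$. This proves the first assertion. Taking $k=2$ gives uniform convergence of $N^2(w^N-\omega)$ to $\eta$ on $[0,T]\times S^2$, and hence the formula for the limit.

By that formula the error is $o(N^{-2})$ uniformly on $[0,T]$ if and only if $\eta=0$ on $[0,T]$. If $\eta=0$, then \eqref{eq:eta} gives $B(\psi,\omega)=0$. If $B(\psi,\omega)=0$, then $0$ solves \eqref{eq:eta}, and $\eta=0$ by uniqueness.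

\subsection{Optimality}

Let $q(\omega_0)=B(\Delta^{-1}\omega_0,\omega_0)$. If $q(\omega_0)\ne0$, then $\dot\eta(0)=q(\omega_0)\ne0$, so $\sup_{[0,T]}\|\eta\|_\infty>0$ for every $T>0$ and the rate is exactly $N^{-2}$. The map $q$ is continuous from the smooth functions of mean zero to $L^2$, so the set $\{q\ne0\}$ is open. For density we need one datum $\omega_*$ with $q(\omega_*)\ne0$: for any $\omega_0$, the function $\theta\mapsto q(\omega_0+\theta\omega_*)$ is then a polynomial of degree two with leading coefficient $q(\omega_*)\ne0$, so it is nonzero for arbitrarily small $\theta$.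

Take $\omega_*=f_2+f_3$ as in \eqref{eq:f23}. Since $B$ is antisymmetric,
\[
q(\omega_*)=B\big(-\tfrac16f_2-\tfrac1{12}f_3,\,f_2+f_3\big)=-\tfrac1{12}B(f_2,f_3).
\]
By \eqref{eq:chi}, $\chi(6,12,6)=\frac1{24}\big(36+144+36-2(72+36+72)\big)+\frac{24}6-\frac12=-\frac52$. Hence $\pi_2q(\omega_*)=\frac5{24}\pi_2\{f_2,f_3\}$, which is nonzero by \eqref{eq:nonzero}. This completes the proof of Theorem~\ref{thm:limit}.

\begin{thebibliography}{9}

\bibitem{Slides}
\emph{Lie-Poisson Integrators For}, \texttt{https://slides.com/kmodin/focm2020/fullscreen}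

\bibitem{Taylor}
Taylor, \emph{PDE III}.

\end{thebibliography}
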